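\title{The connectivity threshold of a random graph evolving by degrees}

\begin{abstract}
Start from the empty graph on $n$ vertices and add edges one at a time, joining two non-adjacent vertices of degrees $d_i,d_j$ with probability proportional to $(d_i+\alpha)(d_j+\alpha)$, where $\alpha>0$ is fixed. We prove the conjecture that for $\alpha>1$ the threshold for connectedness lies at $n^{1+1/\alpha}$ edges. More precisely, for $\alpha>1$ the graph with $m$ edges is connected with probability $e^{-\lambda_m}+o(1)$ uniformly in $m$, where $\lambda_m=n(1+2m/(\alpha n))^{-\alpha}$, and with high probability it becomes connected at the moment its last isolated vertex disappears. For $\alpha<1$ the graph stays disconnected until it has $(1-o(1))\binom n2$ edges, and for $\alpha=1$ the probability of connectedness is bounded away from $0$ and $1$ at every fixed edge density in $(0,1)$.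
\end{abstract}

\section{The process and the question}\label{sec:intro}

Fix a real number $\alpha>0$, independent of $n$, and let $N=\binom n2$ with $n\ge2$. We consider a random sequence of simple graphs $G_0,G_1,\dots,G_N$ on $[n]=\{1,\dots,n\}$. The graph $G_0$ is empty, and $G_{m+1}$ is obtained from $G_m$ by adding one edge: given $G_m$, a pair $ij$ of distinct non-adjacent vertices is chosen with probability proportional to $(d_i+\alpha)(d_j+\alpha)$, where $d_i,d_j$ are the degrees in $G_m$. We call $w_i=d_i+\alpha$ the \emph{weight} of the vertex $i$, and $w_iw_j$ the weight of the pair $ij$. A vertex of degree $d$ is $(d+\alpha)/\alpha$ times as attractive as an isolated vertex, so $\alpha$ damps the preference for high degrees. In the limiting case $\alpha=\infty$ all pairs are equally likely, and the process is the Erd\H{o}s--R\'enyi graph process. There is also a multigraph version $\{MG_m\}$, in which the new edge is chosen by the analogous rule but multiple edges are allowed. Throughout, $m=m(n)$, and \emph{whp} means with probability tending to $1$ as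 $n\to\infty$.

Two facts are known. First, let $2m/n\to c$ with $c>0$ fixed. Then whp $G_m$ has a unique giant component if and only if $c>c_\alpha=\alpha/(1+\alpha)$, and in that case its size is asymptotic to $n\bigl[1-\bigl(\frac{\alpha+c^*}{\alpha+c}\bigr)^{\alpha}\bigr]$, where $c^*<c_\alpha$ is the root of $c/(\alpha+c)^{2+\alpha}=c^*/(\alpha+c^*)^{2+\alpha}$. Second, $MG_m$ is connected whp if and only if $m/m_n\to\infty$, where
\[
m_n:=n^{1+1/\alpha}.
\]
Neither fact is used below. The problem, posed in \cite{source}, is whether $m_n$ is also the threshold for the simple graph.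

\medskip
\noindent\textbf{Conjecture.} \emph{Let $\alpha>1$ and $m\le N$. Then $G_m$ is connected whp if $m/m_n\to\infty$, and $G_m$ is disconnected whp if $m/m_n\to0$.}
\medskip

For $\alpha>1$ we have $m_n=o(n^2)$, so both ranges of $m$ are non-empty.

\subsection*{Why this exponent}
The total weight of the vertices of $G_t$ is the deterministic number
\[
S_t=\sum_i w_i=\alpha n+2t .
\]
Ignore for a moment that the two ends of an edge must be distinct and non-adjacent, and draw them independently with probabilities $w_i/S_t$. An isolated vertex has weight $\alpha$, so it is hit at step $t+1$ with probability about $2\alpha/S_t$, and it is still isolated after $m$ steps with probability about $\exp\bigl(-\alpha\sum_{t<m}2/S_t\bigr)\approx(S_0/S_m)^\alpha$. The expected number of isolated vertices should therefore be close to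
\[
\lambda_m:=n\Bigl(\frac{S_0}{S_m}\Bigr)^{\alpha}=n\Bigl(1+\frac{2m}{\alpha n}\Bigr)^{-\alpha}.
\]
As $\alpha\to\infty$ this tends to $ne^{-2m/n}$, which is of order one at $m=\frac12n\log n+O(n)$. For finite $\alpha$ the decay in $m$ is only polynomial, because an isolated vertex keeps weight $\alpha$ while the total weight grows. Two rearrangements of the definition will be used repeatedly:
\begin{equation}\label{eq:lambda}
\frac1{\lambda_m}=\Bigl(n^{-1/\alpha}+\frac{2}{\alpha}\cdot\frac{m}{m_n}\Bigr)^{\alpha},\qquad S_m=\alpha\, m_n\,\lambda_m^{-1/\alpha}.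
\end{equation}
Thus $\lambda_m$ is of order one exactly when $m$ is of order $m_n$. If isolated vertices are the last obstruction to connectedness and are nearly independent, one expects the threshold at $m_n$ and the probability of connectedness near $e^{-\lambda_m}$.

The step that needs justification is the one we ignored. In the simple graph an adjacent pair cannot be chosen again, and an edge raises the weights of both its ends. The weight withdrawn from adjacent pairs raises the chance of every remaining pair, and so speeds up the disappearance of isolated vertices. At $m\approx m_n$ the average degree is of order $n^{1/\alpha}$, so there are many such pairs, and one has to show that their total weight is negligible.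

\subsection*{Results}
Let $I_m$ be the number of isolated vertices of $G_m$. The first theorem is non-asymptotic and holds for every $\alpha$.

\begin{theorem}\label{thm:bounds}
For every $\alpha>0$ there is $K'=K'(\alpha)$ such that for all $n\ge2$ and $0\le m\le N$:
\begin{enumerate}
\item[(i)] $\mathbb P(G_m\text{ is disconnected})\le\exp\bigl(e^{1+\alpha/2}\lambda_m\bigr)-1$;
\item[(ii)] $\mathbb P(G_m\text{ is connected})\le K'\bigl(S_m/n^2+1/\lambda_m\bigr)$.
\end{enumerate}
\end{theorem}

The term $S_m/n^2$ in (ii) is the price of the forbidden pairs. It cannot be dropped: for $\alpha<1$ and $m=N$ the graph is complete, while $1/\lambda_N=n^{-1}(1+(n-1)/\alpha)^\alpha\to0$.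

\begin{corollary}\label{cor:conj}
The Conjecture is true.
\end{corollary}

\begin{proof}
Let $\alpha>1$. If $m/m_n\to\infty$, then $\lambda_m\to0$ by \eqref{eq:lambda}, and Theorem~\ref{thm:bounds}(i) shows that $G_m$ is connected whp. If $m/m_n\to0$, then $1/\lambda_m\to0$ by \eqref{eq:lambda}, and $S_m/n^2=\alpha/n+2m/n^2\to0$ because $m_n=o(n^2)$. Theorem~\ref{thm:bounds}(ii) shows that $G_m$ is disconnected whp.
\end{proof}

The hypothesis $\alpha>1$ entered only through $m_n=o(n^2)$. The same is true in the next theorem, which confirms the Poisson heuristic.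

\begin{theorem}\label{thm:sharp}
Let $\alpha>1$.
\begin{enumerate}
\item[(a)] $\max_{0\le m\le N}\bigl|\mathbb P(G_m\text{ is connected})-e^{-\lambda_m}\bigr|\to0$. In particular, if $m\sim xm_n$ with $x\in(0,\infty)$ fixed, then $\mathbb P(G_m\text{ is connected})\to e^{-(\alpha/(2x))^\alpha}$; moreover $I_m$ converges in law to a Poisson variable of mean $(\alpha/(2x))^\alpha$.
\item[(b)] Let $M_{\mathrm{con}}$ be the first $m$ with $G_m$ connected and $M_{\mathrm{iso}}$ the first $m$ with $I_m=0$. Then $M_{\mathrm{con}}=M_{\mathrm{iso}}$ whp, and for each $y>0$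
\[
\mathbb P\Bigl(\frac{2M_{\mathrm{con}}}{\alpha\,n^{1+1/\alpha}}\le y\Bigr)\to e^{-y^{-\alpha}}\qquad\text{(a Fr\'echet law)}.
\]
\end{enumerate}
\end{theorem}

For $\alpha\le1$ we have $m_n\ge n^2>N$, and the process runs out of pairs before it reaches $m_n$.

\begin{theorem}\label{thm:small}
\begin{enumerate}
\item[(a)] If $\alpha\le1$ and $m=o(n^2)$, then $G_m$ is disconnected whp.
\item[(b)] If $\alpha<1$ and $\varepsilon>0$ is fixed, then $G_m$ is disconnected whp for all $m\le(1-\varepsilon)N$. If $m>N-(n-1)$, then $G_m$ is connected deterministically. So the transition occurs at $m=(1-o(1))N$.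
\item[(c)] If $\alpha=1$ and $m=\lfloor\rho N\rfloor$ with $\rho\in(0,1)$ fixed, then
\[
0<\liminf\mathbb P(G_m\text{ is connected})\le\limsup\mathbb P(G_m\text{ is connected})<1 .
\]
\end{enumerate}
\end{theorem}

So the restriction $\alpha>1$ in the Conjecture is the right one: for $\alpha<1$ connectedness whp requires $m=(1-o(1))N$, and for $\alpha=1$ it fails to hold whp at every fixed density $\rho\in(0,1)$.

\section{One vertex and the blocked pairs}\label{sec:one}

Let $\mathcal F_t$ be the $\sigma$-field generated by the first $t$ edges. Weights are taken in $G_t$ and written $w_i$, or $w_i(t)$ when the time matters. Write $j\sim i$ for adjacency, and call an adjacent pair \emph{blocked}. Put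
\[
W_t=\sum_{i<j,\ i\not\sim j}w_iw_j,\qquad Q_i=\sum_{j\ne i,\ j\not\sim i}w_j .
\]
For $t<N$, given $\mathcal F_t$, an unblocked pair $ij$ is chosen with probability $w_iw_j/W_t$. Since $S_t^2=\sum_iw_i^2+2\sum_{i<j}w_iw_j$,
\begin{equation}\label{eq:hit}
\mathbb P(\text{edge }t+1\text{ hits }i\mid\mathcal F_t)=\frac{w_iQ_i}{W_t},\qquad Q_i\le S_t,\qquad W_t\le\frac{S_t^2}2 .
\end{equation}
The function $x\mapsto1/(\alpha n+2x)$ is decreasing, so comparison of sums with integrals gives, for $0\le r\le t$,
\begin{equation}\label{eq:sums}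
\sum_{u=r}^{t-1}\frac2{S_u}\ge\log\frac{S_t}{S_r},\qquad\sum_{u<t}\frac2{S_u}\le\log\frac{S_t}{S_0}+\frac2{\alpha n},\qquad\sum_{u\ge0}\frac1{S_u^2}\le\frac1{\alpha^2n^2}+\frac1{2\alpha n};
\end{equation}
in the two upper bounds the term $u=0$ is taken separately. Edges are never removed, so $I_t$ is non-increasing in $t$, and once $G_t$ is connected it stays connected. The letters $C,c$, with or without indices, denote positive constants that do not depend on $n$ or $m$.

Everything in the proof is visible in the fate of a single vertex $v$. While $v$ is isolated, $w_v=\alpha$ and $Q_v=S_t-\alpha$, so $v$ is hit with probability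
\[
\frac{\alpha(S_t-\alpha)}{W_t}.
\]
The numerator is deterministic, and the graph enters only through $W_t$. The bound $W_t\le S_t^2/2$ holds for every graph, so the probability of a hit is always at least $2\alpha/S_t-2\alpha^2/S_t^2$. Multiplying the complementary probabilities and using \eqref{eq:sums},
\[
\mathbb P(v\text{ is isolated in }G_m)\le\exp\Bigl(-\alpha\sum_{t<m}\frac{2}{S_t}+2\alpha^2\sum_{t<m}\frac1{S_t^2}\Bigr)\le\Bigl(\frac{S_0}{S_m}\Bigr)^{\alpha}e^{2/n^2+\alpha/n}.
\]
Hence $\mathbb E I_m\le(1+o(1))\lambda_m$ for all $m$, with no information about the graph. The reverse inequality needs a \emph{lower} bound on $W_t$, and no such bound holds for every graph.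

\begin{example}\label{ex:four}
Let $n=4$. A graph with three edges on four vertices is disconnected only if it is a triangle plus an isolated vertex. After the first edge, four pairs have weight $\alpha(1+\alpha)$ and one has weight $\alpha^2$, so $W_1=\alpha(5\alpha+4)$, and $G_2$ is a path $a\,b\,c$ plus an isolated vertex $v$ with probability $4(1+\alpha)/(5\alpha+4)$. Then the pair $ac$ has weight $(1+\alpha)^2$ and the three pairs at $v$ have total weight $\alpha(3\alpha+4)$, so $W_2=4\alpha^2+6\alpha+1$ and
\[
\mathbb P(G_3\text{ is disconnected})=\frac{4(1+\alpha)}{5\alpha+4}\cdot\frac{(1+\alpha)^2}{4\alpha^2+6\alpha+1}.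
\]
This tends to $1/5$ as $\alpha\to\infty$ (four triangles among twenty graphs) and to $1$ as $\alpha\to0$: preference for high degrees delays connectedness. But once the triangle is formed, all its pairs are blocked and the next edge hits $v$ with probability $1$, whereas the heuristic value $2\alpha/S_3=\alpha/(2\alpha+3)$ tends to $0$ with $\alpha$.
\end{example}

The same happens for large $n$. If $G_t$ is a clique on $q$ vertices plus $n-q$ isolated vertices, then $W_t=O(nq^2+n^2)$ and $S_t\ge q(q-1)$, so $W_t=o(S_t^2)$ for $\sqrt n\ll q\ll n$, although $t=o(n^2)$. The estimate $W_t\approx S_t^2/2$ is a property of the typical graph, and it can fail when the weight concentrates on few vertices.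

This asymmetry organizes the paper. Connectedness needs only $W_t\le S_t^2/2$ and a union bound over cuts (Section~\ref{sec:cuts}). Disconnectedness needs the lower bound on $W_t$, which we get from the third moment of the weights (Section~\ref{sec:third}), and a way to pass from a bound on the rate at which isolated vertices die to the survival of at least one of them (Section~\ref{sec:survive}). Sections~\ref{sec:poisson} and~\ref{sec:small} prove Theorems~\ref{thm:sharp} and~\ref{thm:small}.

\section{Cuts}\label{sec:cuts}

A set $A\subseteq[n]$ is \emph{closed} in a graph if no edge joins $A$ to its complement. Every component is closed. The computation for one vertex extends to closed sets because, as long as $A$ is closed, no pair across the cut is blocked. Put $\kappa=e^{1+\alpha/2}$.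

\begin{lemma}\label{lem:closed}
Let $|A|=k$ with $1\le k\le n/2$, and let $0\le r\le m\le N$. On the event that $A$ is closed in $G_r$,
\[
\mathbb P(A\text{ is closed in }G_m\mid\mathcal F_r)\le\Bigl(\frac{S_r}{S_m}\Bigr)^{\alpha k}\exp\Bigl(\frac{2k^2}{n^2}+\frac{\alpha k^2}n\Bigr)\le\kappa^{k}\Bigl(\frac{S_r}{S_m}\Bigr)^{\alpha k}.
\]
\end{lemma}

\begin{proof}
Suppose that $A$ is closed in $G_t$. Let $a=\sum_{i\in A}w_i$ and $b=S_t-a$. All pairs across the cut are unblocked and their total weight is $ab$, so the next edge crosses with probability $ab/W_t\ge2ab/S_t^2$. The numbers $a,b$ are random, but every weight is at least $\alpha$, so $a\ge\alpha k$ and, since $k\le n/2$, also $b\ge\alpha(n-k)\ge\alpha k$. On the interval $[\alpha k,S_t-\alpha k]$ the concave function $x(S_t-x)$ is smallest at the endpoints. Hence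
\begin{equation}\label{eq:cross}
\mathbb P(\text{edge }t+1\text{ crosses the cut}\mid\mathcal F_t)\ge\frac{2\alpha k(S_t-\alpha k)}{S_t^2},
\end{equation}
and $A$ remains closed with conditional probability at most $p_t:=\exp\bigl(-2\alpha k/S_t+2\alpha^2k^2/S_t^2\bigr)$. The numbers $p_t$ are deterministic, so conditioning step by step bounds the probability in the lemma by $\prod_{r\le t<m}p_t$. The first and third bounds in \eqref{eq:sums} give the first inequality. The second follows from $2k^2/n^2\le k$ and $\alpha k^2/n\le\alpha k/2$, both valid for $k\le n/2$.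
\end{proof}

Every set is closed in $G_0$, and there are at most $n^k/k!$ sets of size $k$. Since $n^k(S_0/S_m)^{\alpha k}=\lambda_m^k$, Lemma~\ref{lem:closed} with $r=0$ gives, for every $k_0\ge0$,
\begin{equation}\label{eq:union}
\mathbb E\,\#\{A\text{ closed in }G_m:\ k_0<|A|\le n/2\}\le\sum_{k>k_0}\frac{(\kappa\lambda_m)^k}{k!}.
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:bounds}(i)]
If $G_m$ is disconnected, its smallest component is a closed set of size between $1$ and $n/2$. By \eqref{eq:union} with $k_0=0$, the expected number of such sets is at most $\exp(\kappa\lambda_m)-1$.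
\end{proof}

\section{The weight of the blocked pairs}\label{sec:third}

We now bound $W_t$ from below. Let $\beta=1+1/\alpha$, so that $d_i+1\le\beta(d_i+\alpha)=\beta w_i$. The deficit of $W_t$ is
\[
S_t^2-2W_t=\sum_iw_i^2+2\sum_{ij\in E(G_t)}w_iw_j .
\]
The last sum depends on which vertices are adjacent, but the inequality $2w_iw_j\le w_i^2+w_j^2$ removes this dependence: $2\sum_{ij\in E(G_t)}w_iw_j\le\sum_id_iw_i^2$. Therefore $S_t^2-2W_t\le\sum_i(d_i+1)w_i^2\le\beta\sum_iw_i^3$, and it is enough to control the third moment of the weights. The convenient form of it is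
\[
X_t=\sum_if(w_i),\qquad f(w)=w(w+1)(w+2),
\]
because a vertex is hit at a rate proportional to $w$ and $w\,(f(w+1)-f(w))=3f(w)$. We have shown
\begin{equation}\label{eq:deficit}
W_t\ge\frac{S_t^2}2(1-\varepsilon_t),\qquad\varepsilon_t:=\frac{\beta X_t}{S_t^2}.
\end{equation}
By Jensen's inequality $X_t\ge\sum_iw_i^3\ge S_t^3/n^2$, with equality in the second step when all weights are equal. We shall show that $X_t$ is unlikely ever to exceed this lower bound by a large factor. For $B\ge1$ let
\[
\tau_B=\min\{t:\ X_t>BS_t^3/n^2\}\qquad(\min\emptyset=\infty),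
\]
and call a pair $(B,T)$, with $T\ge0$ an integer, \emph{admissible} if $B\ge1$ and $\beta BS_T/n^2\le\frac12$. Admissibility forces $2T<S_T\le n^2/2$, so $T<n^2/4\le N$. If $(B,T)$ is admissible, $t\le T$ and $t<\tau_B$, then $\varepsilon_t\le\beta BS_t/n^2\le\frac12$, and \eqref{eq:deficit} with $1/(1-\varepsilon_t)\le1+2\varepsilon_t$ gives
\begin{equation}\label{eq:good}
W_t\ge\frac{S_t^2}4,\qquad\frac{S_t}{W_t}\le\frac2{S_t}+\frac{4\beta B}{n^2}.
\end{equation}
The second bound is the heuristic rate $2/S_t$ plus an error whose sum over $T$ steps is at most $2\beta BS_T/n^2\le1$.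

There is a circularity to handle: the growth of $X_t$ is controlled by $S_t/W_t$, which is controlled by $X_t$. Stopping at $\tau_B$ breaks the circle. Recall that $\sigma$ is a \emph{stopping time} if the event $\{\sigma\le t\}$ belongs to $\mathcal F_t$ for every $t$; we write $x\wedge y=\min(x,y)$. The following supermartingale bound is all that we need.

\begin{lemma}\label{lem:growth}
Let $T\le N$, let $\sigma$ be a stopping time, and let $Y_0,\dots,Y_T\ge0$ with $Y_t$ determined by $G_t$. Let $\rho_0,\dots,\rho_{T-1}\ge0$ be numbers such that $\mathbb E[Y_{t+1}\mid\mathcal F_t]\le(1+\rho_t)Y_t$ on $\{t<\sigma\}$ for all $t<T$, and put $L_t=\prod_{u<t}(1+\rho_u)$. Then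
\[
\mathbb E\bigl[Y_{\sigma\wedge T}/L_{\sigma\wedge T}\bigr]\le Y_0,\qquad\mathbb E\bigl[Y_{\sigma\wedge T}\bigr]\le Y_0\exp\Bigl(\sum_{t<T}\rho_t\Bigr).
\]
\end{lemma}

\begin{proof}
Let $D_t=Y_{\sigma\wedge t}/L_{\sigma\wedge t}$. On $\{\sigma\le t\}$ we have $D_{t+1}=D_t$, and on $\{t<\sigma\}$ we have $\mathbb E[D_{t+1}\mid\mathcal F_t]=\mathbb E[Y_{t+1}\mid\mathcal F_t]/L_{t+1}\le Y_t/L_t=D_t$. Hence $\mathbb ED_T\le D_0=Y_0$. The second bound follows from $L_{\sigma\wedge T}\le L_T\le\exp(\sum_{t<T}\rho_t)$.
\end{proof}

\begin{lemma}\label{lem:third}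
There is $K=K(\alpha)\ge1$ such that $\mathbb P(\tau_B\le T)\le K/B$ for every admissible pair $(B,T)$.
\end{lemma}

\begin{proof}
An edge raises the weight of each of its ends by $1$. For $t<T$ and $t<\tau_B$, \eqref{eq:hit} and \eqref{eq:good} give
\[
\mathbb E[X_{t+1}-X_t\mid\mathcal F_t]=\sum_i\bigl(f(w_i+1)-f(w_i)\bigr)\frac{w_iQ_i}{W_t}\le3X_t\frac{S_t}{W_t}\le\rho_tX_t,\qquad\rho_t:=\frac6{S_t}+\frac{12\beta B}{n^2}.
\]
The main term $6/S_t$ is the relative growth rate of $S_t^3$, which is why the comparison with $S_t^3$ loses only a constant. Indeed, $12\beta BT/n^2\le6\beta BS_T/n^2\le3$ by admissibility, so \eqref{eq:sums} and $n\ge2$ give, for $t\le T$,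
\[
L_t=\prod_{u<t}(1+\rho_u)\le e^{3+6/(\alpha n)}\Bigl(\frac{S_t}{S_0}\Bigr)^3\le K_1\frac{S_t^3}{n^3},\qquad K_1:=e^{3+3/\alpha}\alpha^{-3}.
\]
On $\{\tau_B\le T\}$ we have $X_{\tau_B}>BS_{\tau_B}^3/n^2$ and so $X_{\tau_B}/L_{\tau_B}>Bn/K_1$. By Lemma~\ref{lem:growth} and Markov's inequality, $\mathbb P(\tau_B\le T)\le K_1X_0/(Bn)$. Since $X_0=n\alpha(\alpha+1)(\alpha+2)$, we may take $K=K_1\alpha(\alpha+1)(\alpha+2)$, which exceeds $1$.
\end{proof}

When $m=o(n^2)$, the factor $B$ can be made large and the accumulated error small at the same time. Let $B_m=(n^2/S_m)^{1/2}$. Then $B_m\to\infty$ and $B_mS_m/n^2=1/B_m$, so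
\begin{equation}\label{eq:choice}
m=o(n^2)\ \Longrightarrow\ (B_m,m)\text{ is admissible for large }n,\quad\mathbb P(\tau_{B_m}\le m)\to0,\quad\frac{B_mm}{n^2}\to0 .
\end{equation}

\section{Survival of an isolated vertex}\label{sec:survive}

By \eqref{eq:good}, before $\tau_B$ each isolated vertex is hit with probability at most $\alpha S_t/W_t\approx2\alpha/S_t$. We want to conclude that $I_m\ge1$ when $\lambda_m$ is large. The second moment method would require $\mathbb EI_m$ up to a factor $1+o(1)$, which we will not have when $m$ is of order $n^2$. The following device needs only the upper bound on the rate. Imagine that $I\ge1$ objects are present and that one of them is removed with probability $I\rho$. Then $1/(1+I)$ increases in expectation by $I\rho\bigl(\frac1I-\frac1{I+1}\bigr)=\rho\cdot\frac1{1+I}$. So $1/(1+I)$ grows by the factor $1+\rho$ per step, like the reciprocal of the mean of $I$; and it equals $1$ when nothing is left. In our process an edge may remove two isolated vertices at once, and the identity survives.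

\begin{lemma}\label{lem:recip}
Let $Z_t=1/(1+I_t)$. Then $\mathbb E[Z_{t+1}\mid\mathcal F_t]\le Z_t(1+\alpha S_t/W_t)$ for $t<N$. Consequently, if $m\le N$, $\sigma$ is a stopping time and $\rho_0,\dots,\rho_{m-1}$ are numbers with $S_t/W_t\le\rho_t$ on $\{t<\sigma\}$, then
\[
\mathbb P(I_m=0)\le\mathbb P(\sigma\le m)+\frac1n\exp\Bigl(\alpha\sum_{t<m}\rho_t\Bigr).
\]
\end{lemma}

\begin{proof}
Let $I=I_t$, and let $q_1,q_2$ be the conditional probabilities that $I$ drops by exactly $1$ and exactly $2$. The expected number of isolated vertices hit is $q_1+2q_2=I\alpha(S_t-\alpha)/W_t$, and $q_2=\binom I2\alpha^2/W_t$. If $I\ge2$, then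
\begin{align*}
\mathbb E[Z_{t+1}-Z_t\mid\mathcal F_t]&=q_1\Bigl(\frac1I-\frac1{I+1}\Bigr)+q_2\Bigl(\frac1{I-1}-\frac1{I+1}\Bigr)=\frac{q_1}{I(I+1)}+\frac{2q_2}{(I-1)(I+1)}\\
&=\frac{q_1+2q_2}{I(I+1)}+\frac{2q_2}{(I-1)I(I+1)}=\frac{\alpha(S_t-\alpha)+\alpha^2}{(I+1)W_t}=Z_t\frac{\alpha S_t}{W_t}.
\end{align*}
If $I=1$, the expected increment is $q_1/2=Z_t\,\alpha(S_t-\alpha)/W_t$. If $I=0$, it is $0$. This proves the first claim. For the second, Lemma~\ref{lem:growth} and $Z_0=1/(n+1)$ give $\mathbb E[Z_{\sigma\wedge m}]\le\frac1n\exp(\alpha\sum_{t<m}\rho_t)$. If $I_m=0$ and $\sigma>m$, then $Z_{\sigma\wedge m}=1$, so $\mathbb P(I_m=0,\ \sigma>m)\le\mathbb E[Z_{\sigma\wedge m}]$.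
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:bounds}(ii)]
Take $K'=\max(2\beta K,e^{\alpha+1})$ and let $B=n^2/(2\beta S_m)$, the largest value that admissibility allows. If $B<1$, then $K'S_m/n^2>1$ and there is nothing to prove. Otherwise $(B,m)$ is admissible, and Lemma~\ref{lem:third} gives $\mathbb P(\tau_B\le m)\le2\beta KS_m/n^2$. Apply Lemma~\ref{lem:recip} with $\sigma=\tau_B$ and $\rho_t=2/S_t+4\beta B/n^2$, as \eqref{eq:good} permits. Since $4\beta Bm/n^2=2m/S_m\le1$, \eqref{eq:sums} gives
\[
\frac1n\exp\Bigl(\alpha\sum_{t<m}\rho_t\Bigr)\le\frac1n\Bigl(\frac{S_m}{S_0}\Bigr)^{\alpha}e^{2/n+\alpha}\le\frac{e^{\alpha+1}}{\lambda_m}.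
\]
A connected graph on $n\ge2$ vertices has no isolated vertex, so the probability that $G_m$ is connected is at most $2\beta KS_m/n^2+e^{\alpha+1}/\lambda_m$.
\end{proof}

This completes the proof of Theorem~\ref{thm:bounds} and of the Conjecture.

\section{The Poisson limit and the hitting time}\label{sec:poisson}

Inside the window $m=\Theta(m_n)$ we need the law of $I_m$ and the absence of other small components. We use the method of moments in this form: write $(x)_k=x(x-1)\cdots(x-k+1)$; if $Y_n$ are random variables with values in $\{0,1,2,\dots\}$ and $\mathbb E(Y_n)_k\to\lambda^k$ for every fixed $k\ge1$, where $0\le\lambda<\infty$, then $\mathbb P(Y_n=j)\to e^{-\lambda}\lambda^j/j!$ for every $j$. All asymptotic statements below are valid, with the same proofs, when $n$ runs through an arbitrary infinite set of integers.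

Call a set $A$ \emph{untouched} in a graph if all its vertices are isolated. The number $(I_m)_k$ counts ordered $k$-tuples of distinct isolated vertices, so by symmetry $\mathbb E(I_m)_k=(n)_kP_A$, where $A$ is any set of size $k$ and $P_A$ is the probability that $A$ is untouched in $G_m$. To bound $P_A$ from below we cannot simply use that $\tau_B>m$ whp, since $P_A$ is itself small and the event $\{\tau_B\le m\}$ might contain it. We need $W_t$ to be typical \emph{given} that $A$ is untouched. The next identity achieves this by expressing $P_A$ through the unconditioned process on the remaining vertices.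

\begin{lemma}\label{lem:delete}
Let $|A|=k$, $n'=n-k\ge2$ and $m\le\binom{n'}2$. Let $G'_t$ be the same process on $[n]\setminus A$, and mark by a prime all objects defined for it, so that $S'_t=\alpha n'+2t$. Put $H_t=k\alpha S'_t+\binom k2\alpha^2$. Then
\[
P_A=\mathbb E'\Bigl[\prod_{t<m}\frac{W'_t}{W'_t+H_t}\Bigr]\ge\mathbb E'\Bigl[\exp\Bigl(-\sum_{t<m}\frac{H_t}{W'_t}\Bigr)\Bigr].
\]
\end{lemma}

\begin{proof}
Fix a sequence $e_1,\dots,e_m$ of distinct pairs in $[n]\setminus A$. Let $\omega_t$ be the weight of $e_{t+1}$ in the graph formed by $e_1,\dots,e_t$, and let $W'_t$ be computed in that graph on $[n]\setminus A$. On $[n]$, the unblocked pairs are those counted in $W'_t$, the pairs between $A$ and its complement, of total weight $k\alpha S'_t$, and the pairs inside $A$, of total weight $\binom k2\alpha^2$. So $W_t=W'_t+H_t$. The sequence has probability $\prod_t\omega_t/(W'_t+H_t)$ in the process on $[n]$ and $\prod_t\omega_t/W'_t$ in the process on $[n]\setminus A$. Summing over all sequences gives the identity, and $1/(1+x)\ge e^{-x}$ gives the inequality.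
\end{proof}

\begin{lemma}\label{lem:moments}
Let $\alpha>0$ and let $k\ge1$ be fixed. For $n\ge2k$ and all $0\le m\le N$ we have $\mathbb E(I_m)_k\le(\kappa\lambda_m)^k$. If $m=o(n^2)$, then $\mathbb E(I_m)_k=(1+o(1))\lambda_m^k$.
\end{lemma}

\begin{proof}
An untouched set is closed. By Lemma~\ref{lem:closed} with $r=0$ and $(n)_k\le n^k$,
\[
\mathbb E(I_m)_k\le\lambda_m^k\exp(2k^2/n^2+\alpha k^2/n)\le(\kappa\lambda_m)^k ,
\]
which gives the first claim and the upper half of the second. For the lower half let $m=o(n^2)$, so that $m\le\binom{n-k}2$ for large $n$, and apply \eqref{eq:choice} to the process on $n'=n-k$ vertices, with $B'=(n'^2/S'_m)^{1/2}$. On the event $\{\tau'_{B'}>m\}$, whose probability tends to $1$, both bounds in \eqref{eq:good} hold for all $t<m$, and with \eqref{eq:sums}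
\[
\sum_{t<m}\frac{H_t}{W'_t}\le k\alpha\Bigl(\log\frac{S'_m}{S'_0}+\frac2{\alpha n'}\Bigr)+\frac{4k\alpha\beta B'm}{n'^2}+4\binom k2\alpha^2\sum_{t\ge0}\frac1{S_t'^2}=k\alpha\log\frac{S'_m}{S'_0}+o(1).
\]
Moreover $S'_m/S'_0=1+\frac{2m}{\alpha n'}\le\frac n{n'}\cdot\frac{S_m}{S_0}$ and $n/n'\to1$. Lemma~\ref{lem:delete} now gives $P_A\ge(1-o(1))(S_0/S_m)^{\alpha k}$, and $(n)_k\sim n^k$.
\end{proof}

Next come components of size $k\ge2$. The bound \eqref{eq:union} disposes of large $k$ but not of small $k$: for $k=2$ it gives $(\kappa\lambda_m)^2/2$, which is of order one, since two isolated vertices form a closed set. A component with $k\ge2$ vertices must also contain an edge, and an edge inside a given small untouched set costs the additional factor $\sum_rS_r^{-2}=O(1/n)$.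

\begin{lemma}\label{lem:middle}
Let $\alpha>0$. If $m=o(n^2)$ and $\lambda_m=O(1)$, then whp $G_m$ has no component whose size lies in $[2,n/2]$.
\end{lemma}

\begin{proof}
Let $\lambda_m\le\bar\lambda$ for all $n$, and let $\delta>0$. Choose $k_0$ with $\sum_{k>k_0}(\kappa\bar\lambda)^k/k!\le\delta$. By \eqref{eq:union}, with probability at least $1-\delta$ there is no component of size in $(k_0,n/2]$. It remains to show that for each fixed $k\ge2$ whp there is no component of size $k$.

Let $\tau=\tau_{B_m}$, so that $\tau>m$ whp by \eqref{eq:choice}. Let $|A|=k$, and suppose that $A$ is a component of $G_m$ and $\tau>m$. Let $r+1\le m$ be the number of the first edge that meets $A$. Then $A$ is untouched in $G_r$ and $\tau>r$; edge $r+1$ lies inside $A$, because $A$ is closed in $G_m$; and $A$ stays closed from $G_{r+1}$ to $G_m$. We bound the three events in turn by Lemma~\ref{lem:closed}, by the first bound in \eqref{eq:good}, and by Lemma~\ref{lem:closed} again. For given $r$ the probability is at most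
\[
\kappa^k\Bigl(\frac{S_0}{S_r}\Bigr)^{\alpha k}\cdot\frac{4\binom k2\alpha^2}{S_r^2}\cdot\kappa^k\Bigl(\frac{S_{r+1}}{S_m}\Bigr)^{\alpha k}\le C\Bigl(\frac{S_0}{S_m}\Bigr)^{\alpha k}\frac1{S_r^2},
\]
since $S_{r+1}/S_r\le1+2/(\alpha n)$. Summing over $r$ by \eqref{eq:sums} and over at most $n^k$ sets $A$ gives $O(\lambda_m^k/n)\to0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(a)]
If the maximum does not tend to $0$, there are $\delta>0$, an infinite set of $n$ and values $m=m(n)$ along which the difference is at least $\delta$; passing to a subsequence, $\lambda_m\to\lambda\in[0,\infty]$. So it suffices to show that $\lambda_m\to\lambda$ implies $\mathbb P(G_m\text{ is connected})\to e^{-\lambda}$.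

If $\lambda=0$, this is Theorem~\ref{thm:bounds}(i). If $\lambda>0$, then \eqref{eq:lambda} gives $S_m=O(m_n)$, and $m_n=o(n^2)$ because $\alpha>1$. For $\lambda=\infty$, both terms in Theorem~\ref{thm:bounds}(ii) tend to $0$. Let $0<\lambda<\infty$. By Lemma~\ref{lem:moments} and the method of moments, $I_m$ converges in law to a Poisson variable of mean $\lambda$. By Lemma~\ref{lem:middle}, whp every component is a single vertex or has more than $n/2$ vertices. At most one component is of the second kind, so on this event $G_m$ is connected if and only if $I_m=0$. Hence $\mathbb P(G_m\text{ is connected})=\mathbb P(I_m=0)+o(1)\to e^{-\lambda}$.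

If $m\sim xm_n$, then $\lambda_m\to(\alpha/(2x))^\alpha$ by \eqref{eq:lambda}, and the remaining claims are contained in the last case.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(b)]
Always $M_{\mathrm{iso}}\le M_{\mathrm{con}}$. A union of the bounds of Lemma~\ref{lem:middle} over the $\Theta(m_n)$ times in the window is too costly, so we use the lemma once, at the start of the window, and show that the structure persists. Fix $0<x_-<x_+$, and let $m_-=\lfloor x_-m_n\rfloor$ and $m_+=\lceil x_+m_n\rceil=o(n^2)$. Let $\tau=\tau_{B_{m_+}}$, so that $\tau>m_+$ whp.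

Call a step $r\in[m_-,m_+)$ \emph{bad} if edge $r+1$ joins two isolated vertices. Given $\mathcal F_r$ with $\tau>r$, this has probability $\binom{I_r}2\alpha^2/W_r\le2\alpha^2(I_{m_-})_2/S_r^2$, by \eqref{eq:good} and $I_r\le I_{m_-}$. By Lemma~\ref{lem:moments} and \eqref{eq:sums}, the expected number of bad steps $r$ with $\tau>r$ is at most $2\alpha^2(\kappa\lambda_{m_-})^2\sum_rS_r^{-2}=O(1/n)$. So whp there is no bad step. By Lemma~\ref{lem:middle}, whp $G_{m_-}$ has no component of size in $[2,n/2]$; as it has an edge, it then consists of one component with more than $n/2$ vertices and of isolated vertices. An edge added at a step that is not bad lies inside the large component or attaches an isolated vertex to it. So on these events every $G_t$ with $m_-\le t\le m_+$ has the same form, and is connected if $I_t=0$. If in addition $I_{m_-}\ge1$ and $I_{m_+}=0$, then $m_-<M_{\mathrm{iso}}\le m_+$, the graph is connected at time $M_{\mathrm{iso}}$, and $M_{\mathrm{con}}=M_{\mathrm{iso}}$. By the Poisson limit in part (a),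
\[
\limsup\mathbb P(M_{\mathrm{con}}\ne M_{\mathrm{iso}})\le e^{-(\alpha/(2x_-))^\alpha}+1-e^{-(\alpha/(2x_+))^\alpha},
\]
and the right side tends to $0$ as $x_-\to0$ and $x_+\to\infty$.

For the limit law let $x=\alpha y/2$ and $m=\lfloor xm_n\rfloor$. The event $\{2M_{\mathrm{con}}/(\alpha m_n)\le y\}$ is the event that $G_m$ is connected, and $(\alpha/(2x))^\alpha=y^{-\alpha}$.
\end{proof}

\section{The case $\alpha\le1$}\label{sec:small}

\begin{proof}[Proof of Theorem~\ref{thm:small}(a)]
We have $S_m/n^2\to0$. Also $1/\lambda_m=n^{-1}(1+2m/(\alpha n))^\alpha\to0$: for $\alpha=1$ it equals $n^{-1}+2m/n^2$, and for $\alpha<1$ it is at most $n^{-1}(1+n/\alpha)^\alpha=O(n^{\alpha-1})$. Apply Theorem~\ref{thm:bounds}(ii).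
\end{proof}

Parts (b) and (c) concern $m$ of order $n^2$. There \eqref{eq:good} is no longer available, since an admissible pair has $T<n^2/(4\beta B)$ and $B$ must be large for Lemma~\ref{lem:third} to be useful. But in this range we can afford to lose constants. The process has fewer than $n^2$ steps, so a bound $S_t/W_t=O(n^{-2})$, that is, $W_t\ge cn^4$, costs only a constant factor in Lemma~\ref{lem:recip}. As long as $\varepsilon N$ pairs are unblocked, $W_t\ge cn^4$ holds if all but a small fraction of the vertices have weight of order $n$. Weights never decrease, so it is enough to establish this at a single time $t_1=\lfloor\theta n^2\rfloor$ with $\theta$ small, a time that Section~\ref{sec:third} still reaches. To show that few weights are small we need a negative moment, and we choose it, like $f$, so that its increment times $w$ reproduces it.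

\begin{lemma}\label{lem:light}
Let $\alpha>0$ and $\varepsilon,\delta\in(0,1)$. There are $B\ge1$ and $\theta,\eta>0$ such that, for all large $n$ and $t_1=\lfloor\theta n^2\rfloor$, the pair $(B,t_1)$ is admissible, and with probability at least $1-\delta$ both $\tau_B>t_1$ and $\Lambda\le\varepsilon n/4$, where $\Lambda=\#\{i:\ w_i(t_1)\le\eta n\}$.
\end{lemma}

\begin{proof}
Let $B=2K/\delta$ and $\theta=1/(8\beta B)$, and write $\tau=\tau_B$. Then $\beta BS_{t_1}/n^2\le\beta B\alpha/n+\frac14\le\frac12$ for large $n$, so $(B,t_1)$ is admissible and $\mathbb P(\tau\le t_1)\le\delta/2$ by Lemma~\ref{lem:third}. Constants $C_1,C_2,\dots$ below may depend on $\alpha$ and $B$, but not on $\eta$.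

\emph{The test function.} Let $s=\frac12\min(\alpha,1)$, and define $\psi$ on the possible weights $\alpha,\alpha+1,\dots$ by $\psi(\alpha)=1$ and $\psi(w+1)=\psi(w)(1-s/w)$. Since $s/w\le\frac12$, the function $\psi$ is positive. We have $|\log(1-x)+x|\le x^2$ for $0\le x\le\frac12$; the series $\sum_j(\alpha+j)^{-2}$ converges; and $\sum_{j<d}(\alpha+j)^{-1}$ differs from $\log((\alpha+d)/\alpha)$ by at most $1/\alpha$. Hence $\log\psi(w)=-s\log w+O(1)$, that is,
\begin{equation}\label{eq:psi}
C_1^{-1}w^{-s}\le\psi(w)\le C_1w^{-s}.
\end{equation}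
A hit changes $\psi(w_i)$ by $-s\psi(w_i)/w_i$, so \eqref{eq:hit} gives
\[
\mathbb E[\psi(w_i(t+1))\mid\mathcal F_t]=\psi(w_i)\Bigl(1-\frac{sQ_i}{W_t}\Bigr)\le\psi(w_i)\Bigl(1-\frac{2sQ_i}{S_t^2}\Bigr).
\]

\emph{A lower bound on $Q_i$.} A vertex whose neighbors carry most of the weight would stop growing, so we must show that $Q_i$ is close to $S_t$ while $w_i$ is small compared with $n$. By the Cauchy--Schwarz inequality,
\[
S_t-Q_i=w_i+\sum_{j\sim i}w_j\le\Bigl((d_i+1)\sum_jw_j^2\Bigr)^{1/2},\qquad\sum_jw_j^2\le\Bigl(\sum_jw_j\sum_jw_j^3\Bigr)^{1/2}\le(S_tX_t)^{1/2}.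
\]
For $t<\tau$ the last quantity is at most $B^{1/2}S_t^2/n$. With $d_i+1\le\beta w_i$ this yields $Q_i\ge S_t\bigl(1-C_2(w_i/n)^{1/2}\bigr)$ for $t<\tau$, where $C_2=\beta^{1/2}B^{1/4}$.

\emph{The recursion.} Let $u_t=\mathbb E[\psi(w_1(t));\,t<\tau]$, the expectation restricted to $\{t<\tau\}$. Since $\{t+1<\tau\}\subseteq\{t<\tau\}\in\mathcal F_t$, for $t<t_1$
\[
u_{t+1}\le\Bigl(1-\frac{2s}{S_t}\Bigr)u_t+\frac{2sC_2}{S_t\,n^{1/2}}\,\mathbb E\bigl[\psi(w_1)w_1^{1/2}\bigr].
\]
By symmetry $\mathbb Ew_1=S_t/n$. The function $w^{1/2-s}$ is concave because $0\le\frac12-s<1$; this is the reason for $s\le\frac12$. By \eqref{eq:psi} and Jensen's inequality, $\mathbb E[\psi(w_1)w_1^{1/2}]\le C_1(S_t/n)^{1/2-s}$, so the error term is at most $C_3n^{s-1}S_t^{-1/2-s}$. Put $v_t=S_t^su_t$. Since $S_{t+1}^s=S_t^s(1+2/S_t)^s\le S_t^s(1+2s/S_t)$ and $2s/S_t\le1$,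
\[
v_{t+1}\le\Bigl(1+\frac{2s}{S_t}\Bigr)\Bigl(1-\frac{2s}{S_t}\Bigr)v_t+2C_3n^{s-1}S_t^{-1/2}\le v_t+2C_3n^{s-1}S_t^{-1/2}.
\]
Comparison with an integral and $S_{t_1}\le n^2/2$ give $\sum_{t<t_1}S_t^{-1/2}\le S_0^{-1/2}+S_{t_1}^{1/2}\le C_4n$. As $v_0\le(\alpha n)^s$, we obtain $v_{t_1}\le C_5n^s$. Finally $S_{t_1}\ge2t_1\ge\theta n^2$ for large $n$, so $u_{t_1}\le C_6n^{-s}$.

\emph{Counting light vertices.} If $w\le\eta n$, then $\psi(w)\ge C_1^{-1}(\eta n)^{-s}$ by \eqref{eq:psi}. By symmetry and Markov's inequality,
\[
\mathbb E[\Lambda;\,\tau>t_1]=n\,\mathbb P\bigl(w_1(t_1)\le\eta n,\ \tau>t_1\bigr)\le n\,C_1(\eta n)^su_{t_1}\le C_1C_6\,\eta^sn .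
\]
Choose $\eta$ with $C_1C_6\eta^s\le\delta\varepsilon/8$. Then $\mathbb P(\tau>t_1,\ \Lambda>\varepsilon n/4)\le\delta/2$.
\end{proof}

We combine the two time ranges into the form that Lemmas~\ref{lem:recip} and~\ref{lem:delete} require.

\begin{lemma}\label{lem:rate}
Let $\alpha>0$, $\varepsilon,\delta\in(0,1)$ and $m_\varepsilon=\lfloor(1-\varepsilon)N\rfloor$. There is a constant $C$ such that for all large $n$ there are a stopping time $\sigma$ and numbers $\rho_0,\dots,\rho_{m_\varepsilon-1}$ with
\[
\mathbb P(\sigma<\infty)\le\delta,\qquad\frac{S_t}{W_t}\le\rho_t\ \text{ on }\{t<\sigma\},\qquad\sum_{t<m_\varepsilon}\rho_t\le\log n+C .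
\]
\end{lemma}

\begin{proof}
Take $B,\theta,\eta,t_1,\Lambda$ from Lemma~\ref{lem:light}. Let $\sigma=\tau_B$ if $\tau_B\le t_1$; let $\sigma=t_1$ if $\tau_B>t_1$ and $\Lambda>\varepsilon n/4$; and let $\sigma=\infty$ otherwise. This is a stopping time, and $\mathbb P(\sigma<\infty)\le\delta$.

If $t<t_1$ and $t<\sigma$, then $t<\tau_B$, and \eqref{eq:good} allows $\rho_t=2/S_t+4\beta B/n^2$. By \eqref{eq:sums}, $S_{t_1}\le n^2/2$ and $4\beta B\theta=\frac12$, these terms have sum at most $\log(n/(2\alpha))+2/(\alpha n)+\frac12$.

If $t_1\le t<m_\varepsilon$ and $t<\sigma$, then $\sigma=\infty$ and $\Lambda\le\varepsilon n/4$. At least $\varepsilon N$ pairs are unblocked in $G_t$. At most $\Lambda(n-1)\le\varepsilon N/2$ of them contain a vertex counted in $\Lambda$, and each of the others has weight greater than $\eta^2n^2$, because weights do not decrease. With $N\ge n^2/4$ this gives $W_t\ge\frac12\varepsilon N\eta^2n^2\ge\varepsilon\eta^2n^4/8$. Since $S_t\le(1+\alpha)n^2$, we may take $\rho_t=8(1+\alpha)/(\varepsilon\eta^2n^2)$. There are at most $n^2/2$ such $t$,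 so these terms have sum at most $4(1+\alpha)/(\varepsilon\eta^2)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:small}(b)]
We may assume $\varepsilon<1$. If $G_{m_\varepsilon}$ is disconnected, so is $G_m$ for every $m\le m_\varepsilon$. Fix $\delta\in(0,1)$. Lemmas~\ref{lem:recip} and~\ref{lem:rate} give
\[
\mathbb P(I_{m_\varepsilon}=0)\le\delta+\frac1n\exp\bigl(\alpha(\log n+C)\bigr)=\delta+e^{\alpha C}n^{\alpha-1}.
\]
The last term tends to $0$ because $\alpha<1$, and $\delta$ is arbitrary, so whp $G_{m_\varepsilon}$ has an isolated vertex. For the deterministic claim, a disconnected graph has a closed set of size $k$ with $1\le k\le n-1$, so it misses at least $k(n-k)\ge n-1$ edges.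
\end{proof}

For $\alpha=1$ the term $e^{\alpha C}n^{\alpha-1}$ is a constant and the argument gives nothing; by part (c), its conclusion is then false.

\begin{proof}[Proof of Theorem~\ref{thm:small}(c)]
Here $\alpha=1$, $\kappa=e^{3/2}$, $S_t=n+2t\le n^2$, and $\lambda_t=n^2/S_t$ is bounded when $t$ is of order $n^2$.

\emph{The upper limit is less than $1$.} We show that $I_m\ge1$ with probability bounded away from $0$. Apply Lemma~\ref{lem:delete} with $A=\{1\}$, so that $n'=n-1$ and $H_t=S'_t$. Apply Lemma~\ref{lem:rate} to the process on $n'$ vertices with $\delta=\frac12$ and $1-\varepsilon=(1+\rho)/2$. Since $N/\binom{n-1}2\to1$ and $\rho<1-\varepsilon$, we have $m\le\lfloor(1-\varepsilon)\binom{n-1}2\rfloor$ for large $n$. On $\{\sigma'=\infty\}$, an event of probability at least $\frac12$, we get $\sum_{t<m}H_t/W'_t\le\log n+C$. Hence vertex $1$ is isolated in $G_m$ with probability at least $e^{-C}/(2n)$, and $\mathbb EI_m\ge e^{-C}/2$. By Lemma~\ref{lem:moments}, $\mathbb EI_m^2=\mathbb E(I_m)_2+\mathbb EI_m\le(\kappa\lambda_m)^2+\kappa\lambda_m=O(1)$. The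 Cauchy--Schwarz inequality applied to $I_m\cdot\mathbf 1\{I_m\ge1\}$ gives $\mathbb P(I_m\ge1)\ge(\mathbb EI_m)^2/\mathbb EI_m^2\ge c>0$.

\emph{The lower limit is positive.} The bound in Theorem~\ref{thm:bounds}(i) may exceed $1$ here, but it shows that the number of components is bounded in probability already at half time. The remaining steps are enough to merge a bounded number of components with positive probability. Let $m_0=\lfloor m/2\rfloor$. By \eqref{eq:union}, the expected number of components of $G_{m_0}$ of size at most $n/2$ is at most $\exp(\kappa\lambda_{m_0})-1$, which is bounded by a constant $C_0$. Fix an integer $J\ge\max(1,2C_0)$. By Markov's inequality, with probability at least $\frac12$ there are at most $J$ such components, hence at most $J+1$ components in all.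

If $G_t$ is disconnected, it has a component of size $k\le n/2\le S_t/2$. By \eqref{eq:cross}, the next edge leaves this component, and so reduces the number of components, with conditional probability at least $2k(S_t-k)/S_t^2\ge k/S_t\ge n^{-2}$. Take $J$ consecutive blocks of $\ell=\lfloor(m-m_0)/J\rfloor$ steps, starting at time $m_0$. Since $m-m_0\ge m/2\sim\rho n^2/4$, we have $\ell\ge\rho n^2/(5J)$ for large $n$. If the graph is disconnected at the start of a block, then, given the past, the number of components drops during the block with probability at least $1-(1-n^{-2})^\ell\ge p:=1-e^{-\rho/(5J)}>0$. If in each of the $J$ blocks the graph is connected at the start or the number of components drops, then a graph with at most $J+1$ components at time $m_0$ is connected at time $m_0+J\ell\le m$. Hence $G_m$ is connected with probability at least $\frac12p^J$ for all large $n$.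
\end{proof}

\begin{thebibliography}{1}

\bibitem{source}
\emph{On a random graph evolving by degrees},
\texttt{http://magic.aladdin.cs.cmu.edu/2007/10/16/aco-seminar-2007-10-19/}

\end{thebibliography}
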